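\title{A point at rational distance from the four vertices of a rational quadrilateral}

\begin{abstract}
Let $Q$ be a simple quadrilateral, convex or not, whose vertices have rational coordinates, whose four sides have rational length, and one of whose diagonals has rational length. We prove that the interior of $Q$ contains a point with rational coordinates at rational distance from all four vertices, and infinitely many such points if $Q$ is not a rectangle. The points lie on a line through two vertices, where the problem concerns the rational points of an elliptic curve. Mazur's theorem on torsion, Fermat's theorem on $X^4-Y^4=Z^2$ and one further descent show that this curve can have finitely many rational points only in the presence of right angles.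
\end{abstract}

\section{The problem and the result}

Let $Q=(v_1,v_2,v_3,v_4)$ be a quadrilateral in the plane, convex or not, with vertices in this order. We assume that $Q$ is non-degenerate: it is simple, with four distinct vertices, edges that do not cross and positive area, and no three consecutive vertices are collinear. We assume further that
\begin{itemize}
\item[(H1)] the coordinates of $v_1,\dots,v_4$ are rational;
\item[(H2)] the lengths $|v_1v_2|$, $|v_2v_3|$, $|v_3v_4|$, $|v_4v_1|$ are rational;
\item[(H3)] the length $|v_1v_3|$ is rational.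
\end{itemize}
Call a point of the plane \emph{good} if its coordinates and its distances to $v_1,\dots,v_4$ are all rational. It is conjectured in \cite{MSE} that there is a good point inside $Q$, that is, in the open interior of the region bounded by $Q$. We prove this conjecture in a stronger form.

The hypotheses say that $v_1v_2v_3$ and $v_1v_3v_4$ are triangles with rational sides. It is known that, for a triangle with rational sides, the points at rational distance from the three vertices are dense in the plane; we do not use this fact. The question is whether a fourth distance can be made rational as well, with the point confined to a bounded region. The vertices $v_1$ and $v_3$ are good, but they lie on the boundary.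

Two cases can be settled at sight. If $Q$ is a rectangle, its center is at distance $\frac12|v_1v_3|$ from every vertex and is good. If $v_2$ and $v_4$ are mirror images in the line $v_1v_3$, place that line along the $x$-axis. A point $(t,0)$ with $t$ rational is at rational distance from $v_1$ and $v_3$ and is equidistant from $v_2$ and $v_4$, so a single condition $(t-a)^2+h^2=y^2$ remains. This is a conic, and it has a dense set of rational solutions.

The second case suggests the method: on a line through two vertices at rational distance, two of the four conditions cost nothing. In general two conditions of the form $(t-a)^2+h^2=y^2$ remain, and together they define a curve of genus one. On the diagonal $v_1v_3$ three values of $t$ are solutions from the start, namely $v_1$, $v_3$ and the point at infinity, and the choice of signs of the two square roots makes these into twelve rational points of the curve. By Mazur's theorem an elliptic curve over $\mathbb Q$ with finitely many rational points has at most sixteen. One therefore expects infinitely many points, apart from a few symmetric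 configurations. The work consists in showing that the curve never has exactly twelve rational points, and that it has exactly sixteen only if certain angles are right angles.

We call $Q$ a \emph{right kite} if $v_1v_3\perp v_2v_4$, the line $v_2v_4$ bisects the segment $v_1v_3$, and $Q$ has right angles at $v_1$ and $v_3$. Since $v_1v_2v_3$ and $v_3v_4v_1$ are not collinear triples, $v_2$ and $v_4$ lie off the line $v_1v_3$, so exactly one of the cases (A), (B) below occurs.

\begin{theorem}\label{thm:main}
Let $Q$ be a non-degenerate quadrilateral satisfying \textup{(H1)--(H3)}.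
\begin{itemize}
\item[(A)] Suppose that $v_2$ and $v_4$ lie strictly on opposite sides of the line $v_1v_3$. Then the open segment $v_1v_3$ lies inside $Q$, and either
\begin{itemize}
\item[(i)] the good points are dense on the line $v_1v_3$, or
\item[(ii)] $Q$ is a rectangle or a right kite, the midpoint of $v_1v_3$ is good, and the only good points on the line $v_1v_3$ are $v_1$, $v_3$ and this midpoint.
\end{itemize}
If \textup{(ii)} holds and $Q$ is a right kite, the good points are dense on the line $v_2v_4$.
\item[(B)] Suppose that $v_2$ and $v_4$ lie on the same side of the line $v_1v_3$. Then, after possibly exchanging the names of $v_2$ and $v_4$, the vertex $v_2$ lies in the open triangle $v_1v_3v_4$. The lines $v_1v_2$ and $v_3v_2$, prolonged beyond $v_2$, run inside $Q$, and on at least one of these two lines the good points are dense. On $v_1v_2$ density can fail only if $\angle v_3v_1v_4=90^\circ$; on $v_3v_2$ only if $\angle v_1v_3v_4=90^\circ$.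
\end{itemize}
Consequently there is a good point inside $Q$, and if $Q$ is not a rectangle there are infinitely many.
\end{theorem}

For rectangles the argument always gives a good interior point; we make no claim about infinitely many. Figure~\ref{fig:B} shows case (B).

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=1.15]
\fill[gray!15] (0,0)--(1.8,1)--(4,0)--(1.5,3)--cycle;
\draw[thick] (0,0)--(1.8,1)--(4,0)--(1.5,3)--cycle;
\draw[dotted] (0,0)--(4,0);
\draw[dashed] (1.8,1)--(2.734,1.519);
\draw[dashed] (1.8,1)--(0.741,1.481);
\node[left] at (0,0) {$v_1$};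
\node[below] at (1.8,1) {$v_2$};
\node[right] at (4,0) {$v_3$};
\node[above] at (1.5,3) {$v_4$};
\end{tikzpicture}
\caption{A quadrilateral (shaded) whose rational diagonal $v_1v_3$ (dotted) lies outside it. The edges $v_1v_2$ and $v_3v_2$, prolonged beyond $v_2$ (dashed), run inside the quadrilateral; good points are dense on at least one of the dashed segments.}
\label{fig:B}
\end{figure}

Section~\ref{sec:line} states the arithmetic result on which everything rests, Proposition~\ref{prop:line}, about a line and two points off it. Section~\ref{sec:quad} deduces Theorem~\ref{thm:main} from it by plane geometry. Sections \ref{sec:curve}--\ref{sec:four} prove the proposition.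

\section{A line and two points}\label{sec:line}

Let $a,b,h,k\in\mathbb Q$ with $h,k>0$. Let $L$ be the $x$-axis, $A=(a,h)$, $B=(b,-k)$ and $\ell=|AB|$, so that $\ell^2=(a-b)^2+(h+k)^2$. Put
\[
F_1(t)=(t-a)^2+h^2,\qquad F_2(t)=(t-b)^2+k^2,
\]
the squared distances from $(t,0)$ to $A$ and $B$, and
\[
\Sigma=\{\infty\}\cup\{t\in\mathbb Q:\ F_1(t)\text{ and }F_2(t)\text{ are squares in }\mathbb Q\}\subset\mathbb P^1(\mathbb Q).
\]
Thus $\Sigma\setminus\{\infty\}$ parametrizes the rational points of $L$ at rational distance from $A$ and $B$; the point $\infty$ is included because $F_1$ and $F_2$ have leading coefficient $1$, a square. The roots of $F_1$ and $F_2$ are $V,\bar V$ and $W,\bar W$, where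
\[
V=a+ih,\qquad W=b+ik
\]
lie in the upper half plane; $V$ is the point $A$, and $W$ is the mirror image of $B$ in $L$.

\subsection*{The crossing point}
The segment $AB$ meets $L$ at the point $M=(m,0)$ that divides it in the ratio $h:k$:
\begin{equation}\label{eq:m}
m=\frac{ak+bh}{h+k},\qquad a-m=\frac{h(a-b)}{h+k},\qquad b-m=-\frac{k(a-b)}{h+k}.
\end{equation}
Its distances to $A$ and $B$ are $\beta_1=\frac{h\ell}{h+k}$ and $\beta_2=\frac{k\ell}{h+k}$. Hence
\begin{equation}\label{eq:mSigma}
m\in\Sigma\iff \ell\in\mathbb Q .
\end{equation}

\subsection*{The half-turn}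
There is a classical way to pass from one point of $L$ to another. For $P=(t,0)\neq M$, the circle through $P$, $A$, $B$ meets $L$ again at a point $P'$ on the other side of $M$, and $|MP|\,|MP'|=\beta_1\beta_2$ by the theorem on intersecting chords. So $P'=(\tau(t),0)$, where
\[
\tau(t)=m+\frac{\kappa}{t-m},\qquad \kappa=-\beta_1\beta_2=-\frac{hk\ell^2}{(h+k)^2}\in\mathbb Q .
\]
The M\"obius map $\tau$ is an involution exchanging $\infty$ and $m$; we call it the \emph{half-turn}. By \eqref{eq:m},
\[
V-m=\frac{h}{h+k}\bigl((a-b)+i(h+k)\bigr),\qquad W-m=\frac{k}{h+k}\bigl(-(a-b)+i(h+k)\bigr),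
\]
so $(V-m)(W-m)=\kappa$. This says that $\tau$ exchanges $V$ with $W$ and $\bar V$ with $\bar W$; taking real parts, it also gives
\begin{equation}\label{eq:kappa}
\kappa=(a-m)(b-m)-hk .
\end{equation}
From $\tau(t)-V=\tau(t)-\tau(W)=\frac{\kappa(W-t)}{(t-m)(W-m)}$, the conjugate identity and $|W-m|=\beta_2$ we obtain the first of the identities
\begin{equation}\label{eq:tauF}
F_1(\tau(t))=\frac{\beta_1^2\,F_2(t)}{(t-m)^2},\qquad F_2(\tau(t))=\frac{\beta_2^2\,F_1(t)}{(t-m)^2};
\end{equation}
the second follows in the same way from $\tau(t)-W=\tau(t)-\tau(V)$ and $|V-m|=\beta_1$. In particular $\tau$ maps $\Sigma$ to itself when $\ell$ is rational.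

\subsection*{The main proposition}

\begin{proposition}\label{prop:line}
\begin{itemize}
\item[(a)] If $V=W$, or if $\Sigma$ is infinite, then $\Sigma\setminus\{\infty\}$ is dense in $\mathbb R$.
\item[(b)] If $V\ne W$ and $n=|\Sigma|$ is finite, then $n\le4$ and $n\ne3$.
\item[(c)] Let $V\neq W$ and $|\Sigma|=4$, let $t_0\in\Sigma\setminus\{\infty,m\}$ and $P=(t_0,0)$. Then $PA\perp PB$, $\Sigma=\{\infty,m,t_0,2m-t_0\}$, and either $a=b=m$ (so $AB\perp L$) or $a+b=2m$ and $h=k$ (so $M$ is the midpoint of $AB$).
\end{itemize}
\end{proposition}

The case $V=W$ is the conic of the introduction. Then $F_1=F_2$, and for $w\in\mathbb Q_{>0}$ the number $t=a+h\frac{1-w^2}{2w}$ has $F_1(t)=\bigl(h\frac{1+w^2}{2w}\bigr)^2$. As $w\mapsto\frac{1-w^2}{2w}$ maps $\mathbb R_{>0}$ continuously onto $\mathbb R$, these $t$ are dense. The rest of (a) and the bound $n\le 4$ are proved in Lemma~\ref{lem:circle}, the inequality $n\neq3$ in Section~\ref{sec:three}, and (c) in Section~\ref{sec:four}.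

\begin{example}\label{ex:kites}
Take the kite $v_1=(-12,0)$, $v_2=A=(0,5)$, $v_3=(12,0)$, $v_4=B=(0,-9)$, with sides $13,13,15,15$. Here $m=0$, $\ell=14$, $\kappa=-45$, and $\Sigma$ contains $\infty$, $0$, $\pm12$. The half-turn $\tau(t)=-45/t$ sends $\mp12$ to $\pm\frac{15}4$; indeed $(\frac{15}4)^2+5^2=(\frac{25}4)^2$ and $(\frac{15}4)^2+9^2=(\frac{39}4)^2$. So $(\pm\frac{15}{4},0)$ are good points inside the kite. Moreover $|\Sigma|\geq 6>4$, so the bound in (b) makes $\Sigma$ infinite, and (a) makes it dense.

Now take $A=(0,9)$, $B=(0,-16)$ with the same $v_1,v_3$: a right kite with sides $15,15,20,20$. Again $\Sigma\supseteq\{\infty,0,\pm12\}$, but now $\kappa=-144$ and $\tau$ exchanges $12$ and $-12$, because the four vertices lie on a circle. The construction closes up on four points, of exactly the shape described in (c).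
\end{example}

\section{From lines to quadrilaterals}\label{sec:quad}

We prove Theorem~\ref{thm:main}, assuming Proposition~\ref{prop:line}. Let $L$ be a line through two vertices $v,v'$ at rational distance. The unit vector $(u_1,u_2)=(v'-v)/|vv'|$ is rational, so the isometry $x\mapsto\begin{pmatrix}u_1&u_2\\-u_2&u_1\end{pmatrix}(x-v)$ is a bijection of $\mathbb Q^2$; it preserves goodness, sends $v$ to the origin and $L$ to the $x$-axis. The reflection in the $x$-axis also preserves goodness. If the two remaining vertices lie strictly on opposite sides of $L$, they can thus be taken as $A$ and $B$ in either order. A point $(t,0)$ with $t$ rational is at rational distance from $v$ and $v'$, so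
\begin{equation}\label{eq:good}
\text{the good points on $L$ are the points }(t,0),\ t\in\Sigma\setminus\{\infty\}.
\end{equation}
In each case below we exhibit three elements of $\Sigma$. By Proposition~\ref{prop:line}, either $\Sigma\setminus\{\infty\}$ is dense in $\mathbb R$, or $V\ne W$, $|\Sigma|=4$ and part (c) applies.

\subsection*{Case (A)}
The closed triangles $v_1v_2v_3$ and $v_1v_3v_4$ lie in opposite half planes and meet along $v_1v_3$. The boundary of their union consists of the four edges, so the interior of $Q$ is the union of the two open triangles and the open segment $v_1v_3$.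

Take $L=v_1v_3$, $v_1=(0,0)$, $v_3=(c,0)$ with $c>0$ rational, $A=v_2$, $B=v_4$. By (H2), $\infty,0,c\in\Sigma$. If $\Sigma\setminus\{\infty\}$ is dense, then (i) holds by \eqref{eq:good}, and infinitely many good points lie on the open segment $v_1v_3$.

Otherwise $V\neq W$ and $|\Sigma|=4$. The point $M$ lies on the line $v_2v_4$, and the triples $v_4v_1v_2$ and $v_2v_3v_4$ are not collinear, so $m\ne0$ and $m\neq c$. Part (c) with $t_0=0$ gives $\Sigma=\{\infty,m,0,2m\}$, and $c\in\Sigma$ forces $c=2m$. So $M$ is the midpoint of $v_1v_3$, it is good and inside $Q$, and the good points on $L$ are $v_1$, $v_3$, $M$. Part (c) with $t_0=0$ and with $t_0=c$ gives right angles at $v_1$ and $v_3$. If $a=b=m$, then $v_2v_4$ is the perpendicular bisector of $v_1v_3$ and $Q$ is a right kite. If instead $M$ is the midpoint of $v_2v_4$, the diagonals bisect each other, and $Q$ is a parallelogram with a right angle, a rectangle. This is (ii).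

Let (ii) hold with $Q$ a right kite. Then $|v_2v_4|=\ell\in\mathbb Q$ by \eqref{eq:mSigma}, so the line $v_2v_4$ may serve as $L$, with $v_1,v_3$ as the points $A,B$. They are mirror images in this line, which is the case $V=W$; so good points are dense on the line $v_2v_4$. The open segment $v_2v_4$ consists of $M$, the open segment $v_2M$ in the open triangle $v_1v_2v_3$, and the open segment $Mv_4$ in the open triangle $v_1v_3v_4$. Hence it lies inside $Q$ and carries infinitely many good points.

\subsection*{Case (B)}
For $i=2,4$ let $\alpha_i=\angle v_3v_1v_i$ and $\gamma_i=\angle v_1v_3v_i$, all in $(0,\pi)$. Since $v_4v_1v_2$ and $v_2v_3v_4$ are not collinear triples, $\alpha_2\neq\alpha_4$ and $\gamma_2\ne\gamma_4$. Suppose $\alpha_2<\alpha_4$ and $\gamma_2>\gamma_4$. The first inequality puts $v_3$ and $v_4$ strictly on opposite sides of the line $v_1v_2$, the second puts $v_1$ and $v_2$ strictly on opposite sides of the line $v_3v_4$; so the edges $v_1v_2$ and $v_3v_4$ cross, which is excluded. If $\alpha_2>\alpha_4$ and $\gamma_2<\gamma_4$, then the line $v_1v_4$ separates $v_2$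 from $v_3$ and the line $v_3v_2$ separates $v_1$ from $v_4$, so the edges $v_2v_3$ and $v_4v_1$ cross. Exchanging the names of $v_2$ and $v_4$ preserves the polygon and the hypotheses, so we may assume $\alpha_2<\alpha_4$ and $\gamma_2<\gamma_4$. Then $v_2$ lies on the same side of $v_1v_4$ as $v_3$, of $v_3v_4$ as $v_1$, and of $v_1v_3$ as $v_4$: it is in the open triangle $v_1v_3v_4$. It cuts that triangle into $v_1v_2v_3$, $v_2v_3v_4$ and $v_1v_2v_4$, and the union of the last two has the four edges of $Q$ as its boundary. So the interior of $Q$ is the open triangle $v_1v_3v_4$ minus the closed triangle $v_1v_2v_3$.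

The line $v_1v_3$ now misses the interior of $Q$, and $|v_2v_4|$ is not known to be rational; the lines that remain are those of the edges. Take $L=v_1v_2$, $v_1=(0,0)$, $v_2=(d,0)$ with $d>0$ rational, $A=v_3$, $B=v_4$; the latter lie strictly on opposite sides of $L$ because $\alpha_2<\alpha_4$. The ray from $v_1$ through the interior point $v_2$ leaves the triangle $v_1v_3v_4$ at a point of the open segment $v_3v_4$, which is $M=(m,0)$, and $m>d>0$. The points $(t,0)$ with $d<t<m$ lie in the open triangle $v_1v_3v_4$ and not in the closed triangle $v_1v_2v_3$, which meets $L$ in the segment $v_1v_2$ only; so they are inside $Q$. Now $\infty\in\Sigma$; $0\in\Sigma$ because $|v_1v_3|,|v_1v_4|\in\mathbb Q$; and $m\in\Sigma$ by \eqref{eq:mSigma} because $|v_3v_4|\in\mathbb Q$. So either good points are dense on $L$, infinitely many of them inside $Q$, or part (c) with $t_0=0$ gives $\angle v_3v_1v_4=90^\circ$.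

Interchanging $v_1$ and $v_3$, and using that $|v_3v_2|$, $|v_3v_1|$, $|v_3v_4|$, $|v_1v_4|$ are rational, we find that the line $v_3v_2$ runs inside $Q$ beyond $v_2$ and that good points are dense on it unless $\angle v_1v_3v_4=90^\circ$. The triangle $v_1v_3v_4$ cannot have right angles at both $v_1$ and $v_3$, so density holds on at least one of the two lines. This proves (B).

We have found a good point inside $Q$ in every case, and infinitely many except when (ii) holds and $Q$ is a rectangle. \qed

\begin{remark}
Hypothesis (H3) makes the diagonal a usable line in case (A), and gives $0\in\Sigma$ in case (B). Without it the diagonal may carry no good point at all: for the unit square with $v_1=(0,0)$, $v_3=(1,1)$, the rational point $(t,t)$ has distances $|t|\sqrt2$ and $|1-t|\sqrt2$ to $v_1$ and $v_3$, which are never both rational.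
\end{remark}

\section{The elliptic curve}\label{sec:curve}

From now on $V\ne W$. Then $V,\bar V,W,\bar W$ are four distinct numbers, since $V,W$ lie above the real axis and $\bar V,\bar W$ below it.

\subsection*{Background}
An \emph{elliptic curve} over $\mathbb Q$ is a smooth projective curve $E$ of genus one over $\mathbb Q$ with a chosen point $O\in E(\mathbb Q)$. The set $E(\mathbb C)$ is an abelian group with identity $O$, and $E(\mathbb Q)$, $E(\mathbb R)$ are subgroups. We write divisors as $\sum n_i(X_i)$ and call $\sum n_iX_i\in E(\mathbb C)$ the \emph{sum} of the divisor. We use the following facts.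
\begin{itemize}
\item[(E1)] A smooth curve cut out by two quadrics in $\mathbb P^3$ is irreducible, of genus one and degree $4$.
\item[(E2)] (Abel, Riemann--Roch.) Two divisors of the same degree on $E$ are linearly equivalent if and only if they have the same sum. For a divisor $\Pi$ of degree $d\geq1$, the functions $g$ with $\operatorname{div}g+\Pi\ge0$, together with $0$, form a vector space of dimension $d$.
\item[(E3)] An isomorphism of curves that sends origin to origin is a group isomorphism. So every automorphism of the curve $E$ is $X\mapsto\varepsilon(X)+U$ with $\varepsilon$ a group automorphism. Nonzero endomorphisms are surjective on $E(\mathbb C)$, so the endomorphism ring has no zero divisors.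
\item[(E4)] The identity component $E(\mathbb R)^0$ of $E(\mathbb R)$ is isomorphic to $\mathbb R/\mathbb Z$ as a topological group, and $E(\mathbb R)$ has at most two components.
\item[(E5)] (Mazur \cite{Mazur}.) The torsion subgroup of $E(\mathbb Q)$ is $\mathbb Z/N$ with $N\le10$ or $N=12$, or $\mathbb Z/2\times\mathbb Z/2N$ with $N\le4$. In particular it has order at most $16$ and no element of order $16$.
\end{itemize}
Two consequences of (E3) will be used. An automorphism without fixed point is a translation: if $\varepsilon\ne1$, then $1-\varepsilon$ is surjective and $X-\varepsilon(X)=U$ has a solution. An involution with a fixed point is $X\mapsto U-X$: here $(\varepsilon-1)(\varepsilon+1)=0$, and $\varepsilon=1$ would give a nontrivial translation, which has no fixed point.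

\subsection*{The curve and its sign changes}
Let $E\subset\mathbb P^3$, with coordinates $[t:s:y_1:y_2]$, be given by
\[
y_1^2=(t-as)^2+h^2s^2,\qquad y_2^2=(t-bs)^2+k^2s^2 .
\]
On $E$ we have $(t,s)\neq(0,0)$, and we write $t\colon E\to\mathbb P^1$ for the map $[t:s:y_1:y_2]\mapsto[t:s]$. Let
\[
O=[1:0:1:1],\qquad T=[1:0:-1:-1],\qquad D=[1:0:-1:1],
\]
let $\sigma$ change the signs of both $y_1$ and $y_2$, let $\iota$ change the sign of $y_1$ only, and let $\Delta=\{1,\sigma,\iota,\sigma\iota\}$.

\begin{lemma}\label{lem:curve}
The curve $E$ with origin $O$ is an elliptic curve over $\mathbb Q$.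
\begin{itemize}
\item[(a)] $\sigma(X)=X+T$ and $\iota(X)=D-X$; moreover $2T=O\neq T$.
\item[(b)] The fibers of $t$ are the $\Delta$-orbits $\{X,X+T,D-X,D+T-X\}$. They have four points except over the branch points $V,\bar V,W,\bar W$, and $\mathbb Q(E)^\Delta=\mathbb Q(t)$.
\item[(c)] An effective divisor of degree $4$ on $E$ is cut out by a plane if and only if its sum is $2D$.
\end{itemize}
\end{lemma}

\begin{proof}
Write $F_1,F_2$ also for the binary forms on the right of the equations. The gradients of the two equations are $(-\nabla F_1,2y_1,0)$ and $(-\nabla F_2,0,2y_2)$. They are independent if $y_1y_2\ne0$. If $y_1=0$, then $[t:s]$ is a simple root of $F_1$, so $\nabla F_1\neq0$, and it is not a root of $F_2$, so $y_2\ne0$; again the gradients are independent. The case $y_2=0$ is symmetric. So $E$ is smooth, and (E1) applies.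

(a) A fixed point of $\sigma$ in $\mathbb P^3$ has $y_1=y_2=0$ or $t=s=0$; neither occurs on $E$. So $\sigma$ is translation by $\sigma(O)=T$, and $\sigma^2=1$ gives $2T=O$. The involution $\iota$ fixes the points of $E$ with $y_1=0$, so $\iota(X)=U-X$ with $U=\iota(O)=D$.

(b) The points over a given $[t:s]$ differ by the signs of $y_1,y_2$, and these signs give four points unless $F_1F_2$ vanishes there. So $t$ has degree $4=|\Delta|$, and $\mathbb Q(t)\subseteq\mathbb Q(E)^\Delta$ is an equality because $\mathbb Q(E)$ has degree $4$ over both fields.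

(c) The plane $s=0$ cuts out $\Pi=(O)+(T)+(D)+(D+T)$, whose sum is $2D$. All plane sections are linearly equivalent to $\Pi$, so they have sum $2D$. For the converse, note that no nonzero linear form vanishes on $E$: subtracting from such a form its transform under a sign change of $y_1$, or of $y_2$, shows that the coefficients of $y_1$ and $y_2$ vanish, and a nonzero form in $t,s$ cannot vanish on $E$ since $t$ is onto. So $\lambda\mapsto\lambda/s$ embeds the $4$-dimensional space of linear forms into the space attached to $\Pi$ in (E2), which also has dimension $4$. Hence every effective divisor equivalent to $\Pi$ is a plane section, and by (E2) these are the effective divisors of degree $4$ with sum $2D$.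
\end{proof}

A translation $t\mapsto t+c$ with $c\in\mathbb Q$, or a scaling of $t,y_1,y_2$ by a positive rational number, moves $A$, $B$, $M$, $\Sigma$ accordingly and maps $E$ isomorphically onto the new curve, preserving $O,T,D$. We use such changes of coordinate freely.

\subsection*{A circle coordinate on the line}
The map $t$ is not compatible with the group law, since $\iota$ reverses signs. On real points this difficulty disappears, because $\iota$ exchanges the two components.

The forms $F_1,F_2$ are positive definite, so $y_1y_2\ne0$ on $E(\mathbb R)$, and the sign of $y_1y_2$ does not depend on the choice of homogeneous coordinates. The sets $y_1y_2>0$ and $y_1y_2<0$ are open, closed and nonempty, so by (E4) they are the two components: $E(\mathbb R)^0=\{y_1y_2>0\}$ contains $O$ and $T$, and not $D$. Over each point of $\mathbb P^1(\mathbb R)$ there are four real points, of which two, a pair $\{X,X+T\}$, lie in $E(\mathbb R)^0$. So $t$ induces a continuous bijection of compact Hausdorff spaces $E(\mathbb R)^0/\langle T\rangle\to\mathbb P^1(\mathbb R)$, that is, a homeomorphism.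 The group $E(\mathbb R)^0/\langle T\rangle$ is the quotient of $\mathbb R/\mathbb Z$ by its element of order $2$, hence again isomorphic to $\mathbb R/\mathbb Z$; fix an isomorphism. The inverse homeomorphism is then a map
\[
\psi\colon\mathbb P^1(\mathbb R)\to\mathbb R/\mathbb Z,\qquad \psi(\infty)=0 ,
\]
and $X\mapsto\psi(t(X))$ is a homomorphism $E(\mathbb R)^0\to\mathbb R/\mathbb Z$ with kernel $\{O,T\}$, which we also denote by $\psi$. Put $H=E(\mathbb Q)\cap E(\mathbb R)^0$. Since $E(\mathbb R)^0$ has index $2$ in $E(\mathbb R)$, we have $2D\in H$.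

\begin{lemma}\label{lem:circle}
The set $\psi(\Sigma)=\psi(H)$ is a subgroup of $\mathbb R/\mathbb Z$, and $|E(\mathbb Q)|=4|\Sigma|$. If $\Sigma$ is infinite, then $\Sigma\setminus\{\infty\}$ is dense in $\mathbb R$. If $n=|\Sigma|$ is finite, then $n\le4$, $\psi(\Sigma)=\frac1n\mathbb Z/\mathbb Z$, and $H$ is cyclic of order $2n$.
\end{lemma}

\begin{proof}
A rational point of $E$ lies over a point of $\mathbb P^1(\mathbb Q)$ at which $F_1$ and $F_2$ are squares, that is, over a point of $\Sigma$. Conversely, over a point of $\Sigma$ there are four distinct points, all rational, two of them in $H$. This gives the first sentence and $|H|=2|\Sigma|$. An infinite subgroup of $\mathbb R/\mathbb Z$ is dense, and $\psi$ is a homeomorphism. If $\Sigma$ is finite, $E(\mathbb Q)$ is a torsion group of order $4n$, so $4n\le16$ by (E5). The only subgroup of order $n$ of $\mathbb R/\mathbb Z$ is $\frac1n\mathbb Z/\mathbb Z$, and $H$ is a finite subgroup of $E(\mathbb R)^0\cong\mathbb R/\mathbb Z$, hence cyclic.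
\end{proof}

So a finite $\Sigma$ is a regular $n$-gon in the coordinate $\psi$. To learn something about $A$ and $B$ from this, we need symmetries of the circle $\mathbb R/\mathbb Z$ that are M\"obius maps in $t$, for these can be evaluated at $V$ and $W$. The first is the half-turn.

\begin{lemma}\label{lem:half}
For $t\in\mathbb P^1(\mathbb R)$ we have $\psi(\tau(t))=\psi(t)+\frac12$. In particular $\psi(m)=\frac12$.
\end{lemma}

\begin{proof}
By \eqref{eq:tauF}, the map $(t,y_1,y_2)\mapsto\bigl(\tau(t),\frac{\beta_1y_2}{t-m},\frac{\beta_2y_1}{t-m}\bigr)$ preserves the equations of $E$. In homogeneous form it is the invertible real linear map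
\[
\tilde\tau\,[t:s:y_1:y_2]=[\,m(t-ms)+\kappa s:t-ms:\beta_1y_2:\beta_2y_1\,],
\]
an automorphism of $E$. Applying it twice restores $t$ and multiplies $y_1$ and $y_2$ by $\frac{\beta_1\beta_2}{(t-m)(\tau(t)-m)}=\frac{\beta_1\beta_2}{\kappa}=-1$, so $\tilde\tau^2=\sigma$. As $\sigma$ has no fixed point, neither has $\tilde\tau$, so $\tilde\tau$ is translation by $C=\tilde\tau(O)=[m:1:\beta_1:\beta_2]\in E(\mathbb R)^0$, and $2C=T$. Then $2\psi(C)=0$, and $\psi(C)\neq0$ because $t(C)=m\ne\infty$; so $\psi(C)=\frac12$. For $X\in E(\mathbb R)^0$ we get $\psi(\tau(t(X)))=\psi(X+C)=\psi(X)+\frac12$.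
\end{proof}

The other symmetries are reflections. The map $X\mapsto J-X$ acts on the circle as a reflection for every $J\in E(\mathbb R)^0$, but it descends to an algebraic map of the $t$-line only when it respects the fibers of $t$. This is the role of the condition on $2J-2D$.

\begin{lemma}\label{lem:refl}
Let $J\in H$ satisfy $2J-2D\in\{O,T\}$. Then there is an involution $\varphi_J\in\mathrm{PGL}_2(\mathbb Q)$ of negative determinant with $\psi(\varphi_J(t))=\psi(J)-\psi(t)$ for $t\in\mathbb P^1(\mathbb R)$, and either
\[
\varphi_J(V)=\bar V,\ \varphi_J(W)=\bar W,\qquad\text{or}\qquad \varphi_J(V)=\bar W,\ \varphi_J(W)=\bar V .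
\]
If $J=O$, then $\varphi_O(t)=c-t$ for some $c\in\mathbb Q$.
\end{lemma}

\begin{proof}
Let $\Phi(X)=J-X$, an involution of $E$ defined over $\mathbb Q$. Then $\Phi\sigma\Phi(X)=X+T$ and $\Phi\iota\Phi(X)=2J-D-X\in\{D-X,D+T-X\}$, so $\Phi$ normalizes $\Delta$. Hence $t\circ\Phi$ lies in $\mathbb Q(E)^\Delta=\mathbb Q(t)$, say $t\circ\Phi=\varphi_J\circ t$, and $\Phi^2=1$ gives $\varphi_J^2=1$, so that $\varphi_J\in\mathrm{PGL}_2(\mathbb Q)$. Since $\Phi$ preserves $E(\mathbb R)^0$, the formula for $\psi$ follows. It shows that $\varphi_J$ reverses the orientation of the circle $\mathbb P^1(\mathbb R)$. For $\varphi(z)=\frac{pz+q}{rz+u}$ with real entries and determinant $\delta$ one has $\varphi'(t)=\delta/(rt+u)^2$ and $\operatorname{Im}\varphi(z)=\delta\operatorname{Im}z/|rz+u|^2$; so $\varphi_J$ has negative determinant and exchanges the upper and lower half planes. As $\Phi$ maps fibers of $t$ bijectively to fibers, $\varphi_J$ permutes the four branch points, and so maps $\{V,W\}$ onto $\{\bar V,\bar W\}$. Finally $\varphi_O$ fixes $\infty$, so $\varphi_O(t)=pt+c$ with $p<0$ and $p^2=1$.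
\end{proof}

\section{The set $\Sigma$ does not have three elements}\label{sec:three}

When $\ell$ is irrational the half-turn does not preserve $\Sigma$, and new points must come from plane sections.

\begin{example}\label{ex:par}
Take the parallelogram $v_1=(-7,0)$, $A=(-2,12)$, $v_3=(7,0)$, $B=(2,-12)$, with sides $13,15,13,15$ and $\ell^2=592$, not a square. Here $\Sigma\supseteq\{\infty,\pm7\}$. The plane through $O$ and $[7:1:\pm15:\pm13]$ (equal signs) is $13y_1-15y_2=-2(t-7s)$; it meets $E$ in a fourth rational point. Put $s=1$, $d=y_1-y_2$, $e=y_1+y_2$. The equations of $E$ read $de=8t$ and $d^2+e^2=4t^2+592$, and the plane is $e=14d+2t-14$. Eliminating $t$ gives $e(4-d)=56(d-1)$ and $e^2(16-d^2)=16(592-d^2)$, hence $196(d-1)^2(d+4)=(592-d^2)(4-d)$, that is, $(d^2-4)(195d+396)=0$. The roots $d=\pm2$ are the known points; the root $d=-\frac{132}{65}$ gives $e=-\frac{197}7$ and $t=\frac{6501}{910}$. By the symmetry $t\mapsto-t$, which exchanges $F_1$ and $F_2$, the set $\Sigma$ has at least five elements and is dense by Lemma~\ref{lem:circle}. Since $\frac{6501}{910}>7$, the two new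 points lie outside the parallelogram; it is density that provides points inside.
\end{example}

If $\Sigma$ had three elements, the fourth point of such a plane section could not be new. We reduce to a configuration with the symmetry of the example, show that the plane is then tangent to $E$, and turn the tangency into a Diophantine equation. That equation is excluded by the following descent.

\begin{lemma}\label{lem:descent}
There are no positive integers $u,v,f,g$ with $\gcd(u,v)=1$ and $v^2=u^2+4f^2=f^2+g^2$. Consequently there is no rational $z$ with $0<|z|<1$ such that $(1-z^2)(3+z^2)$ is a rational square.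
\end{lemma}

\begin{proof}
Take a solution with $v$ minimal. As $u\equiv v\pmod2$ and $\gcd(u,v)=1$, both are odd. A prime dividing two of $u,v,f$ divides the third of them or, being odd, divides both $u$ and $v$; so $u,v,f$ are pairwise coprime. Thus $(u,2f,v)$ is a primitive Pythagorean triple: $f=cd$ and $v=c^2+d^2$ with $c,d>0$ coprime of opposite parity, and we name them so that $c$ is even. Then $f$ is even, and the primitive triple $(g,f,v)$ gives $f=2c'd'$ and $v=c'^2+d'^2$ with $c',d'>0$ coprime. In the equation $(c/2)\,d=c'd'$ both sides are products of coprime factors, so with $r=\gcd(c/2,c')$, $s=\gcd(c/2,d')$, $x=\gcd(d,c')$, $y=\gcd(d,d')$ we have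
\[
c/2=rs,\qquad d=xy,\qquad c'=rx,\qquad d'=sy,
\]
where $r,s,x,y>0$ are pairwise coprime and $x,y$ are odd. The equation $c^2+d^2=c'^2+d'^2$ becomes $s^2(4r^2-y^2)=x^2(r^2-y^2)$. Since $\gcd(s,x)=1$, there is an integer $G$ with
\[
4r^2-y^2=Gx^2,\qquad r^2-y^2=Gs^2 .
\]
Here $G\neq0$, for otherwise $r=y=2r$. Also $3r^2=G(x^2-s^2)$ and $3y^2=G(x^2-4s^2)$, so $G\mid3$. The first equation modulo $4$ gives $G\equiv-1$, so $G\in\{-1,3\}$. If $G=-1$, then $y^2=x^2+4r^2=r^2+s^2$, a solution $(x,y,r,s)$ with $y\le d<v$. If $G=3$, then $r^2=x^2-s^2$ and $y^2=x^2-4s^2$, so $x^2=y^2+4s^2=s^2+r^2$, a solution $(y,x,s,r)$ with $x\le d<v$. As $\gcd(x,y)=1$, both contradict minimality.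

For the consequence, let $|z|=u/v$ in lowest terms, so that $(v^2-u^2)(3v^2+u^2)$ is a positive square. The greatest common divisor of the two factors divides their sum $4v^2$ and the combination $(3v^2+u^2)-3(v^2-u^2)=4u^2$, so it is $1$, $2$ or $4$. If it is $2$, then $u,v$ are odd and $3v^2+u^2$ is twice a square; but $3v^2+u^2\equiv4\pmod 8$, while twice a square is $0$ or $2$ modulo $8$. So both factors are squares, $v^2-u^2=\alpha^2$ and $3v^2+u^2=\beta^2$ with $\alpha,\beta>0$. From $\alpha^2+\beta^2=4v^2$ both are even, $\alpha=2f$, $\beta=2g$, and $v^2=u^2+4f^2=f^2+g^2$, which is impossible.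
\end{proof}

Suppose now that $|\Sigma|=3$. Then $H/\langle T\rangle$ has order $3$, so $3Y\in\{O,T\}$ for all $Y\in H$.

\subsection*{Step 1: moving the origin}
We want the reflection $\varphi_O$, which requires $2D\in\{O,T\}$. The point $D=\iota(O)$ depends on the origin: with origin $X$ its role is played by $\iota(X)-X=D-2X$. Take $X=2D\in H$; then $2(D-2X)=-3X\in\{O,T\}$. If $t(X)=\infty$, then $2D=X\in\{O,T\}$ already. Otherwise let $X=[t_*:1:p_0:q_0]$, and substitute $t=t_*+1/t'$, $y_1=p_0y_1'/t'$, $y_2=q_0y_2'/t'$. Since $F_1(t_*+1/t')=p_0^2+2(t_*-a)/t'+1/t'^2$, the first equation becomes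
\[
y_1'^2=t'^2+\frac{2(t_*-a)}{p_0^2}\,t'+\frac1{p_0^2}=(t'-a')^2+h'^2,\qquad a'=\frac{a-t_*}{p_0^2},\quad h'=\frac h{p_0^2},
\]
and the second becomes $y_2'^2=(t'-b')^2+k'^2$ with $b'=(b-t_*)/q_0^2$, $k'=k/q_0^2$. This is a curve $E'$ of the same kind, with $V'=1/(\bar V-t_*)\neq1/(\bar W-t_*)=W'$. The substitution is an isomorphism $E'\to E$ over $\mathbb Q$ that commutes with $\sigma$ and $\iota$ and sends $O'$ to $X$. So $|\Sigma'|=\frac14|E'(\mathbb Q)|=3$. Followed by translation by $-X$, it is a group isomorphism sending $T'$ to $\sigma(X)-X=T$ and $D'$ to $D-2X$; hence $2D'\in\{O',T'\}$. We replace $E$ by $E'$ and assume $2D\in\{O,T\}$.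

\subsection*{Step 2: the symmetric configuration}
By Lemma~\ref{lem:refl} with $J=O$, after a translation $\varphi_O(t)=-t$. This map exchanges the two points of $\Sigma$ with $\psi=\pm\frac13$, so after scaling $\Sigma=\{\infty,1,-1\}$. Since $\psi(m)=\frac12\notin\frac13\mathbb Z/\mathbb Z$, we have $m\notin\Sigma$, and $\ell\notin\mathbb Q$ by \eqref{eq:mSigma}. If $-V=\bar V$ and $-W=\bar W$, then $a=b=0$ and $\ell=h+k\in\mathbb Q$, a contradiction. So $-V=\bar W$, that is, $b=-a$ and $k=h$; and $a\neq0$ because $V\ne W$.

Now $[t:s:y_1:y_2]\mapsto[t:-s:y_2:y_1]$ preserves $E$. It is an involution fixing $O$, so it is $X\mapsto-X$. It sends $D$ to $[1:0:1:-1]=\sigma(D)=D+T$. Hence $-D=D+T$ and $2D=T$: the plane sections are the effective divisors of degree $4$ with sum $T$.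

\subsection*{Step 3: the tangent plane}
Let $p,q>0$ be the rational numbers with $p^2=F_1(1)=(1-a)^2+h^2$ and $q^2=F_2(1)=(1+a)^2+h^2$. Then $q^2-p^2=4a\ne0$ and
\[
S:=p+q>|1-a|+|1+a|\ge2 .
\]
The two points of $H$ over $t=1$ are $[1:1:\varepsilon p:\varepsilon q]$, $\varepsilon=\pm1$. They differ by $T$, so their triples are $O$ and $T$ in some order; let $R$ be the one with $3R=O$, and $\varepsilon$ its sign. The divisor $2(R)+(R+T)+(O)$ has sum $T$, so it is cut out by a plane. A plane $\lambda_1t+\lambda_2s+\lambda_3y_1+\lambda_4y_2=0$ through $R$ and $R+T$ has $\lambda_1+\lambda_2=0$ and $\lambda_3p+\lambda_4q=0$, so it is $\mu(t-s)+\nu(qy_1-py_2)=0$; passing through $O$, it is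
\[
qy_1-py_2=(q-p)(t-s).
\]
Since $1$ is not a branch point, $t-1$ is a local parameter at $R$, and $y_1^2=F_1(t)$, $y_2^2=F_2(t)$ give $dy_1/dt=(1-a)/(\varepsilon p)$ and $dy_2/dt=(1+a)/(\varepsilon q)$ there. Vanishing to order $2$ at $R$ means
\[
\varepsilon\Bigl(\frac{q(1-a)}p-\frac{p(1+a)}q\Bigr)=q-p .
\]
Multiply by $N=pq$, use $q^2(1-a)-p^2(1+a)=(q^2-p^2)-a(p^2+q^2)=(q^2-p^2)\bigl(1-\frac{p^2+q^2}4\bigr)$, and divide by $q-p\ne0$. With $p^2+q^2=S^2-2N$ this gives
\[
\varepsilon S(4-S^2+2N)=4N .
\]
If $\varepsilon=1$, this reads $S(2-S)(2+S)=2N(2-S)$, so $2N=S^2+2S>S^2=p^2+q^2+2N>2N$, which is absurd. So $\varepsilon=-1$ and $S(S-2)(S+2)=2N(S+2)$; hence $2N=S(S-2)$ and $p^2+q^2=2S$.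

\subsection*{Step 4: the contradiction}
We have not yet used that $h$ is rational. Let $\delta=q-p\neq0$. Then $S^2+\delta^2=2(p^2+q^2)=4S$, $a=S\delta/4$ and $p=(S-\delta)/2$. From $h^2=p^2-(1-a)^2$,
\[
16h^2=4(S-\delta)^2-(4-S\delta)^2=(S^2-4)(4-\delta^2)=(S^2-4)(S-2)^2 ,
\]
so $S^2-4$ is a rational square. Put $z=\delta/S\neq0$. Then $S^2+\delta^2=4S$ gives $S=\frac4{1+z^2}$, and $S>2$ gives $z^2<1$. Since
\[
S^2-4=\frac{4(1-z^2)(3+z^2)}{(1+z^2)^2},
\]
the number $(1-z^2)(3+z^2)$ is a rational square, contradicting Lemma~\ref{lem:descent}. So $|\Sigma|\ne3$, and part (b) of Proposition~\ref{prop:line} is proved.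

\section{The set $\Sigma$ with four elements}\label{sec:four}

We prove part (c). The arithmetic input is Fermat's theorem that $X^4-Y^4=Z^2$ has no solution in positive integers, in the following form.

\begin{lemma}\label{lem:fermat}
There is no rational $x>0$ such that $1-x^2$ and $1+x^2$ are both rational squares.
\end{lemma}

\begin{proof}
Such an $x$ satisfies $x\le1$, and $x\neq1$ because $2$ is not a square. Writing $x=Y/X$ with positive integers $Y<X$, the positive integer $X^4-Y^4=X^4(1-x^2)(1+x^2)$ would be a square.
\end{proof}

Let $|\Sigma|=4$ and, after a translation, $t_0=0$, so $P=(0,0)$ and $m\neq0$. By Lemma~\ref{lem:circle}, $H$ is cyclic of order $8$ and $\psi(\Sigma)=\frac14\mathbb Z/\mathbb Z$. Since $\psi(m)=\frac12$, we have $m\in\Sigma$, so $\ell\in\mathbb Q$ by \eqref{eq:mSigma}, and $\psi(0)=\pm\frac14$. Let $R\in H$ lie over $t=0$. Its image generates $H/\langle T\rangle\cong\mathbb Z/4$, so $R$ is an odd multiple of a generator of $H$; thus $R$ generates $H$, and $4R=T$.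

The conclusion concerns $A$ and $B$ themselves, so we cannot move the origin as in Section~\ref{sec:three}; we ask instead where $2D$ lies in $H$. If $2D$ were an odd multiple of $R$, it would have order $8$ and $D$ would have order $16$, contrary to (E5). So $2D=2jR$ for an integer $j$, and the parity of $j$ decides which reflection is available.

\subsection*{The case $j$ even}
Here $2D\in\{O,T\}$, so Lemma~\ref{lem:refl} applies with $J=O$. The map $\varphi_O(t)=c-t$ acts as $\psi\mapsto-\psi$, so it fixes $m$, and $\varphi_O(t)=2m-t$. The points of $\Sigma$ with $\psi=\pm\frac14$ are $0$ and $\varphi_O(0)=2m$, so $\Sigma=\{\infty,m,0,2m\}$. By Lemma~\ref{lem:half}, $\psi(\tau(0))=\psi(0)+\frac12=-\psi(0)$, so $\tau(0)=2m$; as $\tau(0)=m-\kappa/m$, this gives $\kappa=-m^2$. The alternative in Lemma~\ref{lem:refl} reads: either $2m-V=\bar V$ and $2m-W=\bar W$, that is, $a=b=m$; or $2m-V=\bar W$, that is, $a+b=2m$ and $h=k$. In both cases $a+b=2m$, so \eqref{eq:kappa} becomes $\kappa=ab-m^2-hk$. Comparing with $\kappa=-m^2$ gives $ab-hk=0$, which is the scalar product of the vectors $PA$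 and $PB$. This is the assertion of (c).

\subsection*{The case $j$ odd does not occur}
We derive two relations among $a,b,h,k$, one from a reflection and one from a plane section, and show that together they contradict Lemma~\ref{lem:fermat}.

\emph{The reflection.} Now $2R-2D=2(1-j)R\in\{O,T\}$, so Lemma~\ref{lem:refl} applies with $J=R$. The map $\varphi_R$ acts as $\psi\mapsto\psi(0)-\psi$, so it exchanges $0$ and $\infty$: $\varphi_R(t)=\kappa'/t$, and its determinant $-\kappa'$ is negative. Hence either
\begin{itemize}
\item[(i)] $V\bar V=\kappa'=W\bar W$, so $|V|=|W|$; or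
\item[(ii)] $V\bar W=\kappa'>0$, so $\arg V=\arg W$.
\end{itemize}
Note that $|V|=|PA|$ and $|W|=|PB|$ are rational, because $0\in\Sigma$.

\emph{The osculating plane at $O$.} We have $\psi(2D)=2j\psi(0)=\frac12$, so $2D$ is a point of $E(\mathbb R)^0$ over $m$: $2D=[m:1:\varepsilon\beta_1:\varepsilon\beta_2]$ with $\varepsilon=\pm1$. The divisor $3(O)+(2D)$ has sum $2D$, so it is cut out by a plane, by Lemma~\ref{lem:curve}(c). At $O$ the function $x=s/t$ is a local parameter, and
\[
\frac{y_1}t=\sqrt{(1-ax)^2+h^2x^2}=1-ax+\frac{h^2}2x^2+O(x^3),\qquad \frac{y_2}t=1-bx+\frac{k^2}2x^2+O(x^3).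
\]
A form $\lambda_1t+\lambda_2s+\lambda_3y_1+\lambda_4y_2$ vanishes to order $3$ at $O$ if and only if $\lambda_1=-\lambda_3-\lambda_4$, $\lambda_2=a\lambda_3+b\lambda_4$ and $h^2\lambda_3+k^2\lambda_4=0$. So the plane is
\[
k^2(y_1-t+as)=h^2(y_2-t+bs).
\]
At $2D$, by \eqref{eq:m}, $y_1-m+a=\frac{h}{h+k}(\varepsilon\ell+(a-b))$ and $y_2-m+b=\frac{k}{h+k}(\varepsilon\ell-(a-b))$. The equation of the plane becomes $k(\varepsilon\ell+(a-b))=h(\varepsilon\ell-(a-b))$, that is, $\varepsilon\ell(h-k)=(a-b)(h+k)$. Squaring and inserting $\ell^2=(a-b)^2+(h+k)^2$ gives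
\begin{equation}\label{eq:osc}
(h^2-k^2)^2=4hk\,(a-b)^2 .
\end{equation}

\emph{Case} (i). Scale so that $|V|=|W|=1$. Then $a\ne b$, since $a=b$ would give $h=k$ and $V=W$. As $h^2-k^2=b^2-a^2$, equation \eqref{eq:osc} becomes $(a+b)^2=4hk$. Write $V=e^{i\alpha}$, $W=e^{i\gamma}$ with $\alpha,\gamma\in(0,\pi)$, and put $\theta=\frac{\alpha+\gamma}2\in(0,\pi)$, $\phi=\frac{\alpha-\gamma}2\in(-\frac\pi2,\frac\pi2)$. Then $a+b=2\cos\theta\cos\phi$ and $hk=\sin\alpha\sin\gamma=\cos^2\phi-\cos^2\theta$, so $\cos^2\theta\cos^2\phi=\cos^2\phi-\cos^2\theta$, that is, $\cos^2\phi=\cot^2\theta$. Now $\ell=|e^{i\alpha}-e^{-i\gamma}|=2\sin\theta$ is rational and nonzero, and $2\sin\theta\cos\theta=\sin(\alpha+\gamma)=hb+ak$ is rational, so $\cos\theta$ is rational. Therefore $x=\cos\phi=|\cot\theta|$ is a positive rational number. Since $2\sin\phi\cos\phi=\sin(\alpha-\gamma)=hb-ak$ is rational, so is $\sin\phi$. Then $1-x^2=\sin^2\phi$ and $1+x^2=1/\sin^2\theta$ are rational squares, contrary to Lemma~\ref{lem:fermat}.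

\emph{Case} (ii). Write $V=re^{i\alpha}$, $W=r'e^{i\alpha}$ with $r\neq r'$ positive rationals and $\alpha\in(0,\pi)$. Equation \eqref{eq:osc} reads $(r^2-r'^2)^2\sin^4\alpha=4rr'(r-r')^2\sin^2\alpha\cos^2\alpha$, so $(r+r')^2\sin^2\alpha=4rr'\cos^2\alpha$; in particular $\cos\alpha\neq0$. Both $\sin\alpha=h/r$ and $\cos\alpha=a/r$ are rational. For the positive rational $x=|\tan\alpha|$ we have $x^2=\frac{4rr'}{(r+r')^2}$, so $1-x^2=\bigl(\frac{r-r'}{r+r'}\bigr)^2$ and $1+x^2=1/\cos^2\alpha$ are rational squares, again contrary to Lemma~\ref{lem:fermat}.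

So $j$ is even, part (c) holds, and the proofs of Proposition~\ref{prop:line} and Theorem~\ref{thm:main} are complete.

\begin{thebibliography}{9}

\bibitem{Mazur}
Mazur, theorem on the torsion subgroup of an elliptic curve over $\mathbb Q$, 1977.

\bibitem{MSE}
``I have the following conjectures.'',
\texttt{https://math.stackexchange.com/\allowbreak questions/\allowbreak 4268531/\allowbreak rational-point-inside-a-rational-polygon}

\end{thebibliography}
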